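\title{An exponential threshold for finite oscillation of $f''+Af=0$ in the unit disk}

\begin{abstract}
Let $A$ be analytic in the unit disk. We show that the bound $|A(\zeta)|(1-|\zeta|^2)^2\le 1+C(1-|\zeta|)$ does not force the solutions of $f''+Af=0$ to have finitely many zeros, however small $C>0$ is. More generally, for a nondecreasing function $\psi>0$, the bound $1+\psi(1-|\zeta|)$ forces finite oscillation if and only if $\psi(t)\le e^{-c/t}$ near $0$ for some $c>0$. The examples are built by splitting a zero on the boundary again and again, at rapidly decreasing scales. The converse rests on a rigidity estimate along the geodesic through two zeros and on the propagation of smallness for analytic functions.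
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $\mathbb{D}=\{\zeta\in\mathbb{C}:|\zeta|<1\}$, let $A$ be analytic in $\mathbb{D}$, and consider
\begin{equation}\label{eq:ode}
f''+Af=0 .
\end{equation}
All solutions are analytic in $\mathbb{D}$. The equation is \emph{finitely oscillatory} if every nontrivial solution $f\not\equiv0$ has only finitely many zeros in $\mathbb{D}$. Zeros of a nontrivial solution are isolated, so an infinite set of zeros must accumulate at the unit circle, and the question is how much growth of $A$ at the circle this requires.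

The natural measure of growth is the quantity $|A(\zeta)|(1-|\zeta|^2)^2$. It does not change when the equation is transported by a conformal automorphism of the disk, and the value $1$ is a threshold for it. If it is at most $1$ throughout $\mathbb{D}$, then every nontrivial solution has at most one zero. For each $\delta>0$, on the other hand, the coefficient $(1+\delta)(1-\zeta^2)^{-2}$ keeps the quantity below $1+\delta$ and has a solution with infinitely many zeros. Both facts are verified in Section~\ref{sec:geodesic}. What remains is the case in which the excess over $1$ is positive but tends to zero at the circle. The simplest such condition is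
\begin{equation}\label{eq:star}
|A(\zeta)|(1-|\zeta|^2)^2\le 1+C(1-|\zeta|),\qquad \zeta\in\mathbb{D},\tag{$\star$}
\end{equation}
with a constant $0<C<\infty$. The following problem comes from \cite{osc}: \emph{does \eqref{eq:star} imply that \eqref{eq:ode} is finitely oscillatory?}

One would guess that it does. Along a radius the excess $C(1-|\zeta|)$ decays exponentially in the hyperbolic distance from the origin, and a short computation (Section~\ref{sec:three}) shows that under \eqref{eq:star} a nontrivial solution has finitely many zeros on each radius. The answer is nevertheless no.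

\begin{theorem}\label{thm:linear}
For every $C>0$ there is a function $A$, analytic in $\mathbb{D}$, with $|A(\zeta)|(1-|\zeta|^2)^2\le 1+C(1-|\zeta|)$ for $\zeta\in\mathbb{D}$, such that $f''+Af=0$ has a solution $f\not\equiv0$ with infinitely many zeros in $\mathbb{D}$. Thus \eqref{eq:star} does not imply finite oscillation.
\end{theorem}

The next theorem determines which excess does force finite oscillation.

\begin{theorem}\label{thm:sharp}
Let $\psi:(0,1]\to(0,\infty)$ be nondecreasing.
\begin{itemize}
\item[(a)] Suppose there are $c>0$ and $t_0>0$ with $\psi(t)\le e^{-c/t}$ for $0<t<t_0$. Then for every $A$ analytic in $\mathbb{D}$ with $|A(\zeta)|(1-|\zeta|^2)^2\le1+\psi(1-|\zeta|)$ for $R_0<|\zeta|<1$, for some $R_0<1$, every nontrivial solution of $f''+Af=0$ has finitely many zeros.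
\item[(b)] Suppose there are no such $c$ and $t_0$, that is, $\liminf_{t\to0}t\log\frac1{\psi(t)}=0$. Then there are a function $A$, analytic in $\mathbb{D}$, with $|A(\zeta)|(1-|\zeta|^2)^2\le1+\psi(1-|\zeta|)$ in $\mathbb{D}$, and a solution $f\not\equiv0$ of $f''+Af=0$ with infinitely many zeros.
\end{itemize}
\end{theorem}

The lower limit in (b) is never negative, because $\psi\le\psi(1)$, and it is positive exactly under the hypothesis of (a). So finite oscillation is forced precisely when $\psi(t)\le e^{-c/t}$ near $0$ for some $c>0$. Theorem~\ref{thm:linear} is the case $\psi(t)=Ct$ of Theorem~\ref{thm:sharp}(b). We prove it separately and first, because the construction is simpler in that case.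

Here is the mechanism, in heuristic terms. Two zeros close to the circle need not lie on a common radius. The hyperbolic geodesic through them may be a small arc that rises to a distance $\varepsilon$ from the circle and returns. An excess $\kappa\approx\psi(\varepsilon)$ near the top of the arc, no matter how small, makes room for two zeros on the arc, at hyperbolic distance about $1/\kappa$ from the top. A single pair of zeros therefore costs nothing, and the threshold comes from the interaction of pairs at different scales. A pair at scale $\varepsilon$ prescribes $A$ near the top of its arc up to a relative error that is a power of $\kappa$. For an analytic function, precision $\kappa$ at scale $\varepsilon$ implies precision about $\kappa^{c\varepsilon/R}$ at a larger scale $R$. If $\varepsilon\log(1/\kappa)$ stays bounded below, this information survives, and it contradicts what a pair at scale $R$ requires of $A$. If $\varepsilon\log(1/\kappa)\to0$ along a sequence, the information is lost and the scales can be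 handled independently.

Section~\ref{sec:geodesic} sets up coordinates and works out the one-dimensional model. Section~\ref{sec:split} contains the basic construction, Section~\ref{sec:iterate} iterates it and proves Theorem~\ref{thm:linear}, and Sections~\ref{sec:b} and~\ref{sec:a} prove the two parts of Theorem~\ref{thm:sharp}. The letter $K$ denotes positive constants that may change from line to line; their dependence is stated in each section.

\section{The equation along a geodesic}\label{sec:geodesic}

\subsection{Standard facts}\label{sec:facts}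
If $A$ is analytic in a simply connected domain, then $f''+Af=0$ has exactly one solution there with given values $f(z_0)$, $f'(z_0)$; hence the zeros of a nontrivial solution are simple. \emph{Gronwall's inequality} says that a continuous $V\ge0$ with $V(t)\le a+a'\int_{t_0}^tV$ satisfies $V(t)\le ae^{a'(t-t_0)}$. Applied along segments issuing from $z_0$, it gives \emph{continuous dependence}: if $A_j\to A$ locally uniformly in a convex domain and the initial values at $z_0$ converge, then the solutions converge locally uniformly.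

\emph{Change of variable.} Let $\phi$ be a conformal map of a simply connected domain onto the domain of $A$, and let $\{\phi\}=(\phi''/\phi')'-\frac12(\phi''/\phi')^2$ be its Schwarzian derivative. If $f''+Af=0$, then
\begin{equation}\label{eq:change}
v=f(\phi)\,(\phi')^{-1/2}\quad\text{solves}\quad v''+\big(A(\phi)\phi'^2+\tfrac12\{\phi\}\big)v=0 .
\end{equation}
Indeed, with $p=(\phi')^{-1/2}$ we have $v''=p''f(\phi)+(2p'\phi'+p\phi'')f'(\phi)+p\phi'^2f''(\phi)$, the middle bracket vanishes, and $p''=-\frac12\{\phi\}p$. Zeros of $v$ correspond to zeros of $f$. A M\"obius map has $\{\phi\}=0$, and an automorphism of $\mathbb{D}$ satisfies $|\phi'(\zeta)|(1-|\zeta|^2)=1-|\phi(\zeta)|^2$; this is the invariance mentioned in Section~\ref{sec:intro}.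

\subsection{The half-plane}
We work in $\mathbb{H}=\{\operatorname{Im}z>0\}$ and write $y=\operatorname{Im}z$. The map $\zeta=(z-i)/(z+i)$ sends $\mathbb{H}$ onto $\mathbb{D}$ and $z=0$ to $\zeta=-1$. Its inverse $\phi(\zeta)=i(1+\zeta)/(1-\zeta)$ satisfies $|\phi'(\zeta)|(1-|\zeta|^2)=2y$. By \eqref{eq:change}, an equation with coefficient $A$ in $\mathbb{H}$ corresponds to an equation with coefficient $A_{\mathbb{D}}=A(\phi)\phi'^2$ in $\mathbb{D}$, and
\[
|A_{\mathbb{D}}(\zeta)|(1-|\zeta|^2)^2=4y^2|A(z)| .
\]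
We have $1-|\zeta|^2=4y/|z+i|^2$ and $1\le|z+i|^2=|z|^2+2y+1\le2(1+|z|^2)$. Together with $\frac12(1-|\zeta|^2)\le1-|\zeta|\le1-|\zeta|^2$ this gives
\begin{equation}\label{eq:dist}
\frac{y}{1+|z|^2}\le\frac{2y}{|z+i|^2}\le1-|\zeta|\le4y .
\end{equation}

\subsection{Geodesic coordinates}\label{sec:coord}
The geodesics of $\mathbb{H}$ are the vertical half-lines and the semicircles with real center, and exactly one of them passes through two given points. A half-disk $\mathbb{H}\cap\{|z|<\delta\}$ contains the geodesic segment between any two of its points, because $|z|$ is monotone along every geodesic: on the semicircle $|z-x|=R$ we have $|z|^2=R^2-x^2+2x\operatorname{Re}z$.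

Let $\Sigma=\{\xi=\sigma+i\tau:|\tau|<\pi/4\}$. The map $s=ie^{2\xi}$ sends $\Sigma$ conformally onto $\mathbb{H}$, and so does
\[
\Theta(\xi)=\tanh(\xi+i\pi/4)=\frac{s-1}{s+1}.
\]
For real $\sigma$ we have $|\Theta(\sigma)|=1$ and $\operatorname{Im}\Theta(\sigma)=2\operatorname{Im}s/|s+1|^2=\operatorname{sech}2\sigma$. Thus $\Theta$ maps $\mathbb{R}$ onto the unit semicircle, with $\Theta(0)=i$ and $\Theta(\pm\infty)=\pm1$. Also $\Theta'=1-\Theta^2$. A \emph{geodesic coordinate} is a map
\[
\phi(\xi)=x+R\,\Theta(\xi+\sigma_0)\qquad\text{or}\qquad\phi(\xi)=x+ie^{2(\xi+\sigma_0)},\qquad x,\sigma_0\in\mathbb{R},\ R>0 .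
\]
It maps $\Sigma$ conformally onto $\mathbb{H}$ and $\mathbb{R}$ onto a geodesic, and
\[
\{\phi\}=-2,\qquad |\phi'(\xi)|\cos2\tau=2\operatorname{Im}\phi(\xi).
\]
For the first identity, $\phi''/\phi'$ equals $-2\Theta$ or $2$, and $-2(1-\Theta^2)-2\Theta^2=-2$. The second follows from $|ds/d\xi|=2|s|$, $\operatorname{Im}s=|s|\cos2\tau$ and $|d\Theta/ds|=2/|s+1|^2=\operatorname{Im}\Theta/\operatorname{Im}s$. It shows that $2\sigma$ is the hyperbolic arc length $\int|dz|/y$. By \eqref{eq:change}, the function $v=f(\phi)(\phi')^{-1/2}$ solves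
\begin{equation}\label{eq:g}
v''+gv=0,\qquad g=A(\phi)\phi'^2-1,\qquad |1+g(\xi)|=\frac{4y^2|A(z)|}{\cos^22\tau},\quad z=\phi(\xi).
\end{equation}
On the geodesic itself $|1+g|=4y^2|A|$. A bound $4y^2|A|\le1+\beta$ thus confines $g$ to the disk of radius $1+\beta$ about $-1$, and in particular gives $\operatorname{Re}g\le\beta$. If $v\not\equiv0$ vanishes at real points $\sigma_1<\sigma_2$, we multiply \eqref{eq:g} by $\bar v$, integrate by parts and take real parts:
\begin{equation}\label{eq:energy}
0<\mathcal{E}:=\int_{\sigma_1}^{\sigma_2}|v'|^2\,d\sigma=\int_{\sigma_1}^{\sigma_2}\operatorname{Re}g\,|v|^2\,d\sigma .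
\end{equation}

\subsection{Three computations}\label{sec:three}
\emph{The bound $1$.} If $4y^2|A|\le1$ in $\mathbb{H}$, then $\operatorname{Re}g\le0$ on every geodesic, and \eqref{eq:energy} is impossible. So a nontrivial solution has at most one zero.

\emph{The bound $1+\delta$.} The coefficient $A(z)=(1+\delta)/(4z^2)$ satisfies $4y^2|A|\le1+\delta$, and $A_{\mathbb{D}}(\zeta)=(1+\delta)(1-\zeta^2)^{-2}$. In the coordinate $z=ie^{2\xi}$ we get $g=\delta$, and $v=\sin(\sqrt\delta\,\xi)$ has infinitely many zeros.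

\emph{A radius under \eqref{eq:star}.} After a rotation the radius ends at $-1$ and corresponds to $z=ie^{2\sigma}$, $\sigma\le0$. By \eqref{eq:dist}, $\operatorname{Re}g\le4Ce^{2\sigma}$. For zeros $\sigma_1<\sigma_2$ the Cauchy--Schwarz inequality gives $|v(\sigma)|^2\le(\sigma_2-\sigma)\mathcal{E}$, so \eqref{eq:energy} yields
\[
1\le4C\int_{-\infty}^{\sigma_2}e^{2\sigma}(\sigma_2-\sigma)\,d\sigma=Ce^{2\sigma_2}.
\]
Hence there is at most one zero on the part $y<1/C$ of the radius, and finitely many on the whole radius.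

\subsection{The one-dimensional model}\label{sec:model}
The last argument works because the excess is largest at an endpoint of the segment, where $v$ vanishes. On a semicircle the excess is largest at the top, which may lie between the two zeros. To see what happens then, take $0<\beta<\pi/2$, and let $g=\beta^2$ on $[-1,1]$ and $g=0$ elsewhere on $\mathbb{R}$. The even solution of $v''+gv=0$ is
\[
v(\sigma)=\cos\beta\sigma\quad(|\sigma|\le1),\qquad v(\sigma)=\cos\beta-\beta\sin\beta\,(|\sigma|-1)\quad(|\sigma|\ge1).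
\]
It vanishes at $\sigma=\pm(1+\beta^{-1}\cot\beta)$, and $\beta^{-1}\cot\beta\sim\beta^{-2}$ as $\beta\to0$. The number $\beta^2$ is the mass $\int_0^\infty g\,d\sigma$. So a mass $2\kappa$ on each side of the top bends the constant solution $v=1$ into approximately $1-2\kappa|\sigma|$, with zeros near $\pm1/(2\kappa)$. On a semicircle of radius $\varepsilon$ these points lie at height $\varepsilon\operatorname{sech}(1/\kappa)\approx2\varepsilon e^{-1/\kappa}$. Under \eqref{eq:star} the admissible size of $\operatorname{Re}g$ near the top is comparable to $C\varepsilon$, so $\kappa$ can be a small multiple of $\varepsilon$. The next section carries out this model with an analytic coefficient.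

\section{Splitting a boundary zero}\label{sec:split}

\subsection{The extremal coefficient and its perturbations}
Let $S(w)=(w^2-1)^{-2}$ and write $\eta=\operatorname{Im}w$. Since $\operatorname{Re}w^2=|w|^2-2\eta^2$,
\begin{equation}\label{eq:S}
|w^2-1|^2=(|w|^2-1)^2+4\eta^2,\qquad\text{so}\qquad4\eta^2|S(w)|\le1\quad(w\in\mathbb{H}),
\end{equation}
with equality exactly on the unit semicircle. In the coordinate $w=\Theta(\xi)$ we have $S(\Theta)\Theta'^2=1$, that is, $g=0$. The solution $v=1$ corresponds to $F_0(w)=\sqrt{1-w^2}$. For $w\in\mathbb{H}$ the number $1-w^2$ is not in $(-\infty,0]$, so the principal branch $F_0$ is analytic and zero-free in $\mathbb{H}$, and $F_0''+SF_0=0$.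

The function $F_0$ suggests how to add zeros to a given solution without destroying it. Suppose that $A$ and $f$ are analytic across the real axis near $x_0$, and $f(x_0)=0$, $f'(x_0)=1$. The function $i\varepsilon F_0((z-x_0)/\varepsilon)$ is a branch of $\sqrt{(z-x_0)^2-\varepsilon^2}$, close to $z-x_0$ when $|z-x_0|\gg\varepsilon$. So adding a copy of $S$ at scale $\varepsilon$ leaves $f$ almost unchanged far from $x_0$ and replaces the simple zero by two branch points. A small perturbation $\kappa Q$ of $S$ then places a true zero next to each branch point, as in the model.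

Let $\mathcal{A}$ be the set of rational functions with all poles in $\{\operatorname{Im}z<0\}$ that are $O(|z|^{-4})$ at $\infty$. For $A\in\mathcal{A}$ the function $(1+|z|^2)^2|A|$ is bounded on $\overline{\mathbb{H}}$, and solutions of $f''+Af=0$ extend to a half-plane containing $\overline{\mathbb{H}}$. Let $\mathcal{Q}\subset\mathcal{A}$ consist of the functions whose only pole is $-2i$, and for $Q\in\mathcal{Q}$ put
\[
\lambda_\pm(Q)=\int_i^{\pm1}Q(t)(1-t^2)\,dt ,
\]
along any path in $\overline{\mathbb{H}}$. For the coefficient $S+\kappa Q$ we have $g=\kappa Q(w)(1-w^2)^2$ and $dw=(1-w^2)\,d\xi$, so $\kappa\lambda_\pm(Q)=\int_0^{\pm\infty}g\,d\sigma$. The condition $\lambda_\pm(Q)=\pm2$ puts mass $2\kappa$ on each side of the top. We need to adjust the two masses independently.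

\begin{lemma}\label{lem:Q12}
There are $Q_1,Q_2\in\mathcal{Q}$ with $\lambda_+(Q_1)=2$, $\lambda_-(Q_1)=0$, $\lambda_+(Q_2)=0$, $\lambda_-(Q_2)=-2$.
\end{lemma}

\begin{proof}
Let $H(t)=P(t)/(t+2i)^5$ with a polynomial $P$ of degree at most $4$. We prescribe $H(i)=0$, $H'(\pm1)=0$ and the values $H(\pm1)$. In terms of $P$ this prescribes $P(i)=0$, $P(\pm1)=(\pm1+2i)^5H(\pm1)$ and $P'(\pm1)=5P(\pm1)/(\pm1+2i)$. These five Hermite interpolation conditions are satisfied by some $P$: the linear map from polynomials of degree at most $4$ to the five values is injective, since its kernel consists of multiples of $(t-i)(t^2-1)^2$. The function $Q=H'/(1-t^2)$ has its only pole at $-2i$ because $H'(\pm1)=0$, it is $O(|t|^{-4})$ because $H'=O(|t|^{-2})$, and $\lambda_\pm(Q)=H(\pm1)$.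
\end{proof}

We fix $Q_1$ and $Q_2$ for the rest of the paper.

\subsection{The splitting step}
To repeat the step, the new coefficient must again be analytic across $\mathbb{R}$, and the new solution must again vanish at a real point. We therefore push the poles of $S$ below the axis by $\varepsilon b$, where $b=e^{-1/\kappa}$ is of the order of the height predicted by the model. Then we ask for one zero exactly on the axis, the seed of the next step, and one zero above it. These are two complex conditions, and they are met with two complex parameters $c=(c_1,c_2)$.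

Fix $Q^*\in\mathcal{Q}$ with $\lambda_\pm(Q^*)=\pm2$. In this section $K$ and the constants in $O(\cdot)$ depend only on $Q^*,Q_1,Q_2$. For $x_0\in\mathbb{R}$, $\varepsilon>0$, $0<\kappa\le\frac12$ and $|c_1|,|c_2|\le1$ put $b=e^{-1/\kappa}$, $Q=Q^*+c_1Q_1+c_2Q_2$ and
\[
T(z)=T_{\varepsilon,c}(z)=\varepsilon^{-2}\big(S(w)+\kappa Q(w)\big),\qquad w=\frac{z-x_0}{\varepsilon}+ib .
\]
Note that $b\le\min(\kappa,\frac14)$. The poles of $T$ correspond to $w=\pm1$ and $w=-2i$, so $T\in\mathcal{A}$. For $z\in\mathbb{H}$ we have $y=\varepsilon(\eta-b)$ and $|w|\ge|z-x_0|/\varepsilon$. Hence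
\begin{equation}\label{eq:Tnear}
4y^2|T(z)|=4(\eta-b)^2|S(w)+\kappa Q(w)|\le4\eta^2|S(w)+\kappa Q(w)| ,
\end{equation}
and, since $|S|+\kappa|Q|\le K|w|^{-4}$ for $w\in\mathbb{H}$ with $|w|\ge2$,
\begin{equation}\label{eq:Tfar}
|T(z)|\le K\varepsilon^2|z-x_0|^{-4}\qquad(z\in\mathbb{H},\ |z-x_0|\ge2\varepsilon).
\end{equation}

Let $A\in\mathcal{A}$ and $x_0\in\mathbb{R}$. An \emph{admissible family} for $(A,x_0)$ consists of a sequence of numbers $\varepsilon\to0^+$, numbers $\kappa=\kappa(\varepsilon)\to0^+$ and functions $A_\varepsilon\in\mathcal{A}$ such that, for some $M$,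
\begin{itemize}
\item[(H1)] $|A_\varepsilon|\le M$ on $\overline{\mathbb{H}}$;
\item[(H2)] $A_\varepsilon\to A$ locally uniformly in $\mathbb{H}$;
\item[(H3)] $\varepsilon^2|A_\varepsilon(z)|\le\kappa^{3/2}$ for $z\in\overline{\mathbb{H}}$ with $|z-x_0|\le2\varepsilon$.
\end{itemize}
For Theorem~\ref{thm:linear} we take $A_\varepsilon=A$. The freedom to modify $A$ is needed in Section~\ref{sec:b}.

\begin{proposition}\label{prop:split}
There is a constant $K_0$, depending only on $Q^*,Q_1,Q_2$, with the following property. Let $A\in\mathcal{A}$ and $x_0\in\mathbb{R}$, let $f''+Af=0$ with $f(x_0)=0$ and $f'(x_0)=1$, and let an admissible family for $(A,x_0)$ be given. Then for all small $\varepsilon$ of the family there are $c\in\mathbb{C}^2$ with $|c_j|\le K_0\kappa^{1/2}\le1$ and a nontrivial solution $\tilde f$ of $\tilde f''+(A_\varepsilon+T_{\varepsilon,c})\tilde f=0$ with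
\[
\tilde f(x_0-\varepsilon)=0,\qquad\tilde f(x_0+\varepsilon+i\varepsilon b)=0,
\]
and $A_\varepsilon+T_{\varepsilon,c}\to A$, $\tilde f\to f$ locally uniformly in $\mathbb{H}$ as $\varepsilon\to0$.
\end{proposition}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=2.3]
\draw (-1.5,0)--(1.5,0);
\draw[dashed] (-1.5,0.14)--(1.5,0.14) node[right]{$\operatorname{Im}w=b$};
\draw[gray] (1,0) arc (0:180:1);
\draw[thick] (-1,0.14)--(-1,1)--(1,1)--(1,0.28);
\fill (0,1) circle (0.025) node[above]{$i$};
\fill (1,0.28) circle (0.025) node[right]{$w_+$};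
\fill (-1,0.14) circle (0.025) node[above left]{$w_-$};
\node at (1,0) {$\times$}; \node at (-1,0) {$\times$};
\node[below] at (1,-0.03) {$1$}; \node[below] at (-1,-0.03) {$-1$};
\node[right] at (1,0.72) {$\gamma_+$}; \node[left] at (-1,0.72) {$\gamma_-$};
\end{tikzpicture}
\caption{The plane of $w=(z-x_0)/\varepsilon+ib$, with $b$ exaggerated. The half-plane $\operatorname{Im}z>0$ is the part above the dashed line. The poles $\pm1$ of $S$ lie below that line. The new zeros are $w_-=-1+ib$, on the line, and $w_+=1+2ib$, above it. The equation is integrated from $i$ along the paths $\gamma_\pm$.}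
\label{fig:paths}
\end{figure}

\begin{proof}
The convergence of the coefficients follows from (H2) and \eqref{eq:Tfar}. We start the new solution at the top $w=i$ with the data of $F_0$. Following it down to the points near $\pm1$ gives the zeros (Steps 1 and 2), and following it up the vertical line through $x_0$ gives the convergence to $f$ (Step 3).

\emph{Step 1: the solution at scale $\varepsilon$.} Let $|c_j|\le1$, $E(w)=\varepsilon^2A_\varepsilon(z)$ and $p=\kappa Q+E$. Let $F$ solve $F''+(S+p)F=0$ with $F(i)=F_0(i)$ and $F'(i)=F_0'(i)$, on a half-plane that contains $\{\eta\ge b\}$, is contained in $\mathbb{H}$ and is free of poles of $E$. Put $F=F_0v$. Then $(F_0^2v')'=F_0(F''+SF)=-pF_0^2v$, that is,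
\begin{equation}\label{eq:system}
(1-w^2)v'=m,\qquad m'=-p\,(1-w^2)v,\qquad v(i)=1,\quad m(i)=0 .
\end{equation}
In the geodesic coordinate $m=dv/d\xi$ is the slope of the model. Let $w_+=1+2ib$ and $w_-=-1+ib$, and let $\gamma_\pm$ go from $i$ horizontally to $\pm1+i$ and then vertically down to $w_\pm$ (Figure~\ref{fig:paths}). On $\gamma_\pm$ we have $\eta\ge b$ and $|w-ib|\le\sqrt2$, so (H3) gives $|E|\le\kappa^{3/2}$ and $|p|\le K\kappa$. On the horizontal part $2\le|1-w^2|\le3$, by \eqref{eq:S} and $|w|^2\le2$. On the vertical part $|1-w^2|=\eta\sqrt{4+\eta^2}\in[2\eta,3\eta]$. Therefore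
\[
\int_{\gamma_\pm}\frac{|ds|}{|1-s^2|}\le\frac12+\frac12\log\frac1b\le\frac1\kappa .
\]
The path is long in the hyperbolic sense, but its length $1/\kappa$ is balanced by the size $\kappa$ of $p$. Integrating \eqref{eq:system} twice along $\gamma_\pm$ and interchanging the order,
\[
v(w)=1-\int_i^w\Big(\int_t^w\frac{ds}{1-s^2}\Big)p(t)(1-t^2)v(t)\,dt .
\]
The kernel is bounded by $K$ and the Euclidean length of $\gamma_\pm$ is at most $2$, so Gronwall's inequality gives $|v|\le K$ on $\gamma_\pm$. Then \eqref{eq:system} gives $|m|\le K\kappa$, and so $|v-1|\le K\kappa$ on the horizontal part and $|v-1|\le K\kappa(1+\log\frac1\eta)$ on the vertical part. Since $\eta\log\frac1\eta$ is bounded on $(0,1]$, replacing $v$ by $1$ in the integral for $m$ costs $O(\kappa^2)$: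
\[
m(w_\pm)=-\int_{\gamma_\pm}p\,(1-t^2)\,dt+O(\kappa^2)=-\kappa\lambda_\pm(Q)+O(\kappa^{3/2}).
\]
Here $E$ contributes $O(\kappa^{3/2})$, and the missing piece $\int_{w_\pm}^{\pm1}Q(1-t^2)\,dt$ is $O(b^2)$. This is the only use of (H3): the mass contributed by the old coefficient must be small compared with $\kappa$.

Next, $m(s)-m(w_\pm)=O(\kappa\eta^2)$ at $s=\pm1+i\eta$ on the vertical part, because $|m'|\le K\kappa\eta$ there, and the difference is $O(\kappa)$ on the horizontal part. So $\int_{\gamma_\pm}|m(s)-m(w_\pm)|\,|1-s^2|^{-1}|ds|=O(\kappa)$. Let $\omega(w)=\log\frac{1+w}{1-w}$. The map $w\mapsto\frac{1+w}{1-w}$ preserves $\mathbb{H}$, so the principal logarithm makes $\omega$ analytic in $\mathbb{H}$ with $0<\operatorname{Im}\omega<\pi$ and $\omega'=2/(1-w^2)$. Moreover $\operatorname{Re}\omega(w_+)=\log(|1+ib|/b)$ and $\operatorname{Re}\omega(w_-)=\log(b/|2-ib|)$, so $\omega(w_\pm)-\omega(i)=\pm\frac1\kappa+O(1)$. Integrating $v'=m/(1-s^2)$,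
\[
v(w_\pm)=1+\tfrac12m(w_\pm)\big(\omega(w_\pm)-\omega(i)\big)+O(\kappa)=1\mp\tfrac12\lambda_\pm(Q)+O(\kappa^{1/2}).
\]
As $\lambda_+(Q)=2+2c_1$ and $\lambda_-(Q)=-2-2c_2$, there is $K_0$ such that
\begin{equation}\label{eq:fixed}
|v(w_+)+c_1|\le K_0\kappa^{1/2},\qquad|v(w_-)+c_2|\le K_0\kappa^{1/2}\qquad(|c_1|,|c_2|\le1).
\end{equation}

\emph{Step 2: the choice of $c$.} For fixed $\varepsilon$ the coefficient $S+p$ is affine in $c$, so $v(w_\pm)$ depends continuously on $c$. When $K_0\kappa^{1/2}\le1$, the map $c\mapsto c+(v(w_+),v(w_-))$ sends the closed polydisk $\{|c_j|\le K_0\kappa^{1/2}\}$ into itself, by \eqref{eq:fixed}. Brouwer's theorem (a continuous map of a compact convex subset of $\mathbb{R}^n$ into itself has a fixed point) gives $c$ with $v(w_\pm)=0$. Fix this $c$ and put $\tilde f(z)=i\varepsilon F(w)$. Then $\tilde f''=-\varepsilon^{-2}(S+\kappa Q+E)\tilde f=-(T+A_\varepsilon)\tilde f$, and $\tilde f\not\equiv0$ since $F(i)=\sqrt2$. The points $w_-$ and $w_+$ correspond to $z=x_0-\varepsilon$ and $z=x_0+\varepsilon+i\varepsilon b$.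

\emph{Step 3: convergence to $f$.} The difficulty is that $\tilde f$ is normalized at a point that tends to $x_0$, where the coefficients do not converge. Dividing by the rescaled $F_0$ removes the large part of the coefficient. On the line $z=x_0+it$, $0\le t\le1$, put $\eta=b+t/\varepsilon$ and
\[
u(t)=-if(x_0+it),\qquad\tilde u(t)=-i\tilde f(x_0+it)=\varepsilon F(i\eta),\qquad u_0(t)=\varepsilon F_0(i\eta)=\sqrt{\varepsilon^2+(t+\varepsilon b)^2}.
\]
With the coefficients evaluated at $x_0+it$ we have $u''=Au$, $u(0)=0$, $u'(0)=1$, and $\tilde u''=(A_\varepsilon+T)\tilde u$, $u_0''=\varepsilon^{-2}S(i\eta)u_0$. The point $w=i$ corresponds to $t_1=\varepsilon(1-b)$. Define $V=\tilde u/u_0$ on $[t_1,1]$ and $V=1$ on $[0,t_1]$; then $V(t_1)=1$, $V'(t_1)=0$, and on $[t_1,1]$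
\[
(u_0^2V')'=A_\varepsilon u_0^2V+\kappa Q(i\eta)(1+\eta^2)V .
\]
The function $V_*=u/t$ is smooth on $[0,1]$ with $V_*(0)=1$, and $(t^2V_*')'=(tu'-u)'=At^2V_*$. For $0<\tau\le s\le1$ put $k(s,\tau)=A(x_0+i\tau)\tau^2/s^2$, and put $k_\varepsilon(s,\tau)=A_\varepsilon(x_0+i\tau)u_0(\tau)^2/u_0(s)^2$ if $\tau\ge t_1$ and $k_\varepsilon(s,\tau)=0$ otherwise. Then
\[
V(t)=1+\int_0^t\!\!\int_0^sk_\varepsilon V\,d\tau\,ds+r(t),\qquad V_*(t)=1+\int_0^t\!\!\int_0^skV_*\,d\tau\,ds ,
\]
where $r=0$ on $[0,t_1]$ and $r'(s)=\kappa u_0(s)^{-2}\int_{t_1}^sQ(i\eta)(1+\eta^2)V\,d\tau$ on $[t_1,1]$. Since $|Q(i\eta)|\le K(1+\eta^2)^{-2}$, $d\tau=\varepsilon\,d\eta$ and $u_0^2=\varepsilon^2(1+\eta^2)$,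
\begin{equation}\label{eq:r}
|r'(s)|\le\frac{K\kappa}{\varepsilon(1+\eta(s)^2)}\max_{[0,s]}|V|,\qquad|r(t)|\le K\kappa\max_{[0,t]}|V| .
\end{equation}
By (H1), (H2) and the monotonicity of $u_0$ we have $|k_\varepsilon|,|k|\le M$. By (H2), $t_1\to0$ and $u_0(t)\to t$ we have $k_\varepsilon\to k$ pointwise. So $\rho_\varepsilon=\int_0^1\!\int_0^s|k_\varepsilon-k|\,d\tau\,ds\to0$ by dominated convergence. With $Z(t)=\max_{[0,t]}|V-V_*|$ and $\|V_*\|=\max_{[0,1]}|V_*|$,
\[
Z(t)\le(\rho_\varepsilon+K\kappa)\|V_*\|+K\kappa Z(t)+M\int_0^tZ .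
\]
Once $K\kappa\le\frac12$, Gronwall's inequality gives $Z(1)\le2(\rho_\varepsilon+K\kappa)\|V_*\|e^{2M}\to0$. Also $V'(1)=\int_0^1k_\varepsilon(1,\tau)V\,d\tau+r'(1)\to V_*'(1)$, by dominated convergence and because \eqref{eq:r} with $\eta(1)\ge1/\varepsilon$ gives $|r'(1)|\le K\kappa\varepsilon\max|V|$. Finally $u_0(1)\to1$ and $u_0'(1)\to1$. Hence $\tilde u(1)\to V_*(1)=u(1)$ and $\tilde u'(1)\to V_*(1)+V_*'(1)=u'(1)$, that is, $\tilde f$ and $\tilde f'$ converge to $f$ and $f'$ at $x_0+i$. Continuous dependence gives $\tilde f\to f$ locally uniformly in $\mathbb{H}$.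
\end{proof}

\section{The iteration and the proof of Theorem~\ref{thm:linear}}\label{sec:iterate}

Each splitting step produces one zero in $\mathbb{H}$ and a new seed on $\mathbb{R}$, and it changes the solution arbitrarily little on compact sets. So the earlier zeros persist. The following lemma isolates what must be checked about the growth bound: every step may use up a part of the excess that is still free.

\begin{lemma}\label{lem:iterate}
Let $Q^*\in\mathcal{Q}$ with $\lambda_\pm(Q^*)=\pm2$, and let $\Phi:\mathbb{H}\to[0,\infty)$. Suppose that for all $\frac12\le\alpha<\alpha'<1$, all $x_0\in[-\frac12,\frac12]$ and all $A\in\mathcal{A}$ with $4y^2|A|\le1+\alpha\Phi$ in $\mathbb{H}$ there is an admissible family for $(A,x_0)$ such that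
\begin{equation}\label{eq:step}
4y^2|A_\varepsilon+T_{\varepsilon,c}|\le1+\alpha'\Phi\quad\text{in }\mathbb{H}
\end{equation}
for all small $\varepsilon$ of the family and all $c$ with $|c_j|\le K_0\kappa^{1/2}$. Then there are $A$ analytic in $\mathbb{H}$ with $4y^2|A|\le1+\Phi$ and a solution $f\not\equiv0$ of $f''+Af=0$ with infinitely many zeros in $\mathbb{H}$.
\end{lemma}

\begin{proof}
Let $\alpha_k=1-2^{-k-1}$ and $\mathcal{K}_k=\{|z|\le k+1,\ y\ge\frac1{k+1}\}$. We construct $A_k\in\mathcal{A}$, points $x_k$ with $|x_k|\le\frac12-2^{-k-1}$, nontrivial solutions $f_k$ of $f''+A_kf=0$ with $f_k(x_k)=0$, and pairwise disjoint closed disks $D_1,D_2,\dots\subset\mathbb{H}$ such that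
\begin{itemize}
\item[(i)] $4y^2|A_k|\le1+\alpha_k\Phi$ in $\mathbb{H}$;
\item[(ii)] for $k\ge1$, $f_k$ vanishes at the center of $D_k$ and $\mu_k:=\min_{\partial D_k}|f_k|>0$;
\item[(iii)] $|f_{k+1}-f_k|\le2^{-k-2}\min(1,\mu_1,\dots,\mu_k)$ on $\mathcal{K}_k\cup D_1\cup\dots\cup D_k$, and $|A_{k+1}-A_k|\le2^{-k}$ on $\mathcal{K}_k$.
\end{itemize}
Start with $A_0=0$, $x_0=0$, $f_0(z)=z$. Given stage $k$, take the family provided for $(A_k,x_k)$ with $\alpha=\alpha_k$, $\alpha'=\alpha_{k+1}$. The zero $x_k$ is simple, so Proposition~\ref{prop:split} applies to $f_k/f_k'(x_k)$. Put $A_{k+1}=A_\varepsilon+T_{\varepsilon,c}$, $f_{k+1}=f_k'(x_k)\tilde f$ and $x_{k+1}=x_k-\varepsilon$ with $\varepsilon\le2^{-k-2}$. For small $\varepsilon$, (i) holds by \eqref{eq:step} and (iii) by the locally uniform convergence. The zero $x_k+\varepsilon+i\varepsilon b$ of $f_{k+1}$ has height $\varepsilon b\to0$, so for small $\varepsilon$ it lies outside the compact set $D_1\cup\dots\cup D_k$. Since it is isolated, a small disk $D_{k+1}$ about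 it has all required properties.

The sets $\mathcal{K}_k$ increase and their interiors exhaust $\mathbb{H}$. By (iii), $A_k\to A$ and $f_k\to f$ locally uniformly, so $f''+Af=0$, and $4y^2|A|\le1+\Phi$ by (i). On $\partial D_j$ we have $|f-f_j|\le\sum_{k\ge j}2^{-k-2}\mu_j<\mu_j\le|f_j|$. Hence $f\not\equiv0$, and by Rouch\'e's theorem $f$ and $f_j$ have the same number of zeros in $D_j$, at least one. The disks are disjoint, so $f$ has infinitely many zeros.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:linear}]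
By \eqref{eq:dist} it suffices to verify the hypothesis of Lemma~\ref{lem:iterate} for $\Phi=Cy/(1+|z|^2)$. Take $Q^*=Q_1+Q_2$, let $K_Q=\sup_{w\in\mathbb{H}}\eta\,(|Q^*|+|Q_1|+|Q_2|)<\infty$, and fix $\kappa_0>0$ with $20\kappa_0K_Q\le C/4$. Given $\alpha,\alpha',x_0,A$, let $M\ge\sup_{\overline{\mathbb{H}}}|A|$, and take $A_\varepsilon=A$ and $\kappa=\kappa_0\varepsilon$, along any sequence $\varepsilon\to0$ with $M\varepsilon^2\le(\kappa_0\varepsilon)^{3/2}$. This family is admissible. We check \eqref{eq:step} separately outside and inside the disk of radius $r=\varepsilon^{1/2}$ about $x_0$, where $2\varepsilon\le r\le1$.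

Let $d=|z-x_0|\ge r$. Then $y\le d$ and $1+|z|^2\le2+2d^2$, so \eqref{eq:Tfar} gives
\[
4y^2|T|\,\frac{1+|z|^2}{y}\le K\varepsilon^2d^{-3}(2+2d^2)\le K\varepsilon^2r^{-3}=K\varepsilon^{1/2}\le(\alpha'-\alpha)C
\]
for small $\varepsilon$. Adding the bound for $A$ gives \eqref{eq:step}.

Let $|z-x_0|\le r$. Here $T$ may reach the bound $1$, and $A$ is negligible: $4y^2|A|\le4Mry$. By \eqref{eq:Tnear}, \eqref{eq:S} and $\eta-b=y/\varepsilon$,
\[
4y^2|T|\le1+4(\eta-b)\,\kappa\,\eta|Q|\le1+4\kappa_0K_Q\,y .
\]
Since $1+|z|^2\le5$, we get $4y^2|A+T|\le1+(20\kappa_0K_Q+20Mr)\frac{y}{1+|z|^2}\le1+\frac12\Phi$ as soon as $20Mr\le C/4$, and $\frac12\le\alpha'$.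
\end{proof}

\section{Excess above the exponential scale: proof of Theorem~\ref{thm:sharp}(b)}\label{sec:b}

For an excess such as $\psi(t)=e^{-1/\sqrt t}$, which satisfies the hypothesis of (b), the preceding proof breaks down in two places. First, the parameter $\kappa$ is limited by the excess at the top of the new semicircle, so $\kappa$ is far smaller than $\varepsilon^2$, and the old coefficient violates (H3). It has to be switched off near $x_0$ by an analytic cutoff. Second, at a point of the semicircle of height $y=\varepsilon\eta$ with $\eta$ small, the quantity $4\eta^2|S|$ equals $1$ and the perturbation has size $\kappa\eta^2$, far more than the excess available at that height. So away from the top the perturbation has to decrease the modulus. We treat the second point first.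

\subsection{A perturbation that points inward}
Let $\Gamma=\{e^{i\theta}:0\le\theta\le\pi\}$. On $\Gamma$ we have $1-w^2=-2iw\sin\theta$ and $dw=iw\,d\theta$. Hence $g=\kappa Q(1-w^2)^2=-4\kappa\sin^2\theta\,w^2Q$ and
\begin{equation}\label{eq:lambda}
\lambda_+(Q)=-2\int_0^{\pi/2}w^2Q\sin\theta\,d\theta,\qquad\lambda_-(Q)=2\int_{\pi/2}^\pi w^2Q\sin\theta\,d\theta .
\end{equation}
We want $\operatorname{Re}g<0$ away from the top and positive total mass, so $w^2Q$ should be close to $1$ away from the top and very negative near it.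

\begin{lemma}\label{lem:Qstar}
There is $Q^*\in\mathcal{Q}$ with $\lambda_\pm(Q^*)=\pm2$ and $\operatorname{Re}(w^2Q^*(w))\ge\frac12$ for $w=e^{i\theta}\in\Gamma$ with $|\theta-\frac\pi2|\ge\frac18$.
\end{lemma}

\begin{proof}
Let $q(\theta)=1-B\max(0,1-8|\theta-\frac\pi2|)$, with $B>0$ chosen so that $\int_0^{\pi/2}q\sin\theta\,d\theta=-1$. By the symmetry $\theta\mapsto\pi-\theta$, also $\int_{\pi/2}^\pi q\sin\theta\,d\theta=-1$. Mergelyan's theorem states that on a compact set in $\mathbb{C}$ with connected complement, every function that is continuous on the set and analytic in its interior is a uniform limit of polynomials. The image of $\Gamma$ under $w\mapsto1/(w+2i)$ is a proper closed arc of a circle, which has empty interior and connected complement. So for $\delta>0$ there is a polynomial $P$ with $|P(\frac1{w+2i})-w^{-2}(w+2i)^4q|\le\delta$ on $\Gamma$. Then $\hat Q=(w+2i)^{-4}P(\frac1{w+2i})\in\mathcal{Q}$, and $|w^2\hat Q-q|\le\delta$ on $\Gamma$ because $|w+2i|\ge1$. By \eqref{eq:lambda}, $\lambda_\pm(\hat Q)=\pm2+e_\pm$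 with $|e_\pm|\le2\delta$. The function $Q^*=\hat Q-\frac12e_+Q_1+\frac12e_-Q_2$ has $\lambda_\pm(Q^*)=\pm2$. Where $q=1$ we have $\operatorname{Re}(w^2Q^*)\ge1-\delta-\delta\sup_\Gamma(|Q_1|+|Q_2|)\ge\frac12$ for small $\delta$.
\end{proof}

Fix this $Q^*$ and the corresponding $K_0$; in this section $K$ depends only on $Q^*,Q_1,Q_2$. The next lemma extends the gain from $\Gamma$ to the whole half-plane. Let $\mathbf{1}_{\mathrm{top}}$ be the indicator function of the disk $|w-i|<\frac12$.

\begin{lemma}\label{lem:inward}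
There are $C_0,\kappa_1>0$ such that for $0<\kappa\le\kappa_1$, $|c_j|\le K_0\kappa^{1/2}\le1$, $Q=Q^*+c_1Q_1+c_2Q_2$ and all $w\in\mathbb{H}$,
\[
4\eta^2|S+\kappa Q|\le1+C_0\kappa\,\mathbf{1}_{\mathrm{top}}-\tfrac12\kappa\,\eta^2(1+|w|)^{-4}.
\]
\end{lemma}

\begin{proof}
Note that $|Q|\le K(1+|w|)^{-4}$ and $\eta^2(1+|w|)^{-4}\le1$ in $\mathbb{H}$. For $|w-i|<\frac12$ the left side is at most $1+K\kappa$ by \eqref{eq:S}, and $C_0=K+\frac12$ works. Let $|w-i|\ge\frac12$, and put $X=4\eta^2|S|\le1$, $s=|w|^2-1$ and $U=(w^2-1)^2/|w^2-1|^2$. Fix $\mu\in(0,\frac1{16}]$ with $(2\sup_{\mathbb{H}}|Q^*|+\sup_{\mathbb{H}}|Q^{*\prime}|)\sqrt\mu\le\frac14$.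

\emph{Away from $\Gamma$: $s^2\ge\mu\eta^2$.} By \eqref{eq:S}, $X=4\eta^2/(4\eta^2+s^2)\le1-\mu/5$. So the left side is at most $1-\mu/5+K\kappa\le1-\frac12\kappa$ for small $\kappa$.

\emph{Near $\Gamma$: $s^2<\mu\eta^2$.} The inequality $|1+a|\le1+\operatorname{Re}a+\frac12|a|^2$, which is $\sqrt{1+t}\le1+t/2$ with $t=2\operatorname{Re}a+|a|^2$, applied to $a=\kappa(w^2-1)^2Q$ gives
\[
4\eta^2|S+\kappa Q|=X|1+a|\le X+4\kappa\eta^2\operatorname{Re}(UQ)+2\kappa^2\eta^2|w^2-1|^2|Q|^2\le1+4\kappa\eta^2\operatorname{Re}(UQ^*)+K\kappa^{3/2}\eta^2 .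
\]
It remains to show $\operatorname{Re}(UQ^*(w))\le-\frac14$; then the right side is at most $1-\frac12\kappa\eta^2$ for small $\kappa$. Put $\hat w=w/|w|=e^{i\theta}$ and $\nu=s/(2\eta)$, so $|\nu|\le\frac12\sqrt\mu\le\frac18$. Since $\eta\le|w|$, we have $|w-\hat w|=|s|/(|w|+1)\le\sqrt\mu\le\frac14$. From $w^2-|w|^2=2i\eta w$ we get $w^2-1=2\eta(iw+\nu)$, hence $U=(iw+\nu)/(-i\bar w+\nu)$. Using $\hat w^2\bar w=w$,
\[
|U+\hat w^2|=\frac{|\nu|\,|1+\hat w^2|}{|-i\bar w+\nu|}\le\frac{\sqrt\mu}{\frac34-\frac18}\le2\sqrt\mu .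
\]
Moreover $|\theta-\frac\pi2|\ge|\hat w-i|\ge\frac12-\frac14$, so Lemma~\ref{lem:Qstar} applies to $\hat w$, and
\[
\operatorname{Re}(UQ^*(w))\le-\operatorname{Re}(\hat w^2Q^*(\hat w))+|U+\hat w^2||Q^*(w)|+|Q^*(w)-Q^*(\hat w)|\le-\tfrac12+\tfrac14 .\qedhere
\]
\end{proof}

\subsection{The cutoff and the splitting step}
\begin{proof}[Proof of Theorem~\ref{thm:sharp}(b)]
Choose $t_j\to0$ with $t_j\log(1/\psi(t_j))\to0$. Replacing $\psi$ by $\min(\psi,1)$ preserves this property and the monotonicity, so we assume $\psi\le1$. Let $\Phi(z)=\psi(1-|\zeta|)$ with $\zeta=(z-i)/(z+i)$. Since $\psi$ is positive and nondecreasing, $\Phi$ has a positive lower bound on each compact subset of $\mathbb{H}$. We verify the hypothesis of Lemma~\ref{lem:iterate}. Let $\alpha,\alpha',x_0,A$ be given, and let $M\ge1$ satisfy $(1+|z|^2)^2|A|\le M$ on $\overline{\mathbb{H}}$.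

\emph{The family.} Let $\varepsilon$ run through the numbers $18t_j$, and put
\[
\kappa=\kappa_0\min(\varepsilon,\psi(\varepsilon/18)),\quad\kappa_0=\min\Big(1,\frac1{2C_0}\Big),\quad n=\lceil3\log_2(1/\kappa)\rceil,\quad\chi(z)=\Big(\frac{z-x_0}{z-x_0+20i\varepsilon}\Big)^n ,
\]
and $A_\varepsilon=A\chi\in\mathcal{A}$. On $\overline{\mathbb{H}}$ we have $|z-x_0+20i\varepsilon|\ge\max(|z-x_0|,20\varepsilon)$. Therefore $|\chi|\le1$, which gives (H1), and
\begin{equation}\label{eq:chi}
|\chi|\le2^{-n}\le\kappa^3\quad\text{for }|z-x_0|\le10\varepsilon,\qquad|\chi-1|\le\frac{20n\varepsilon}{|z-x_0|},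
\end{equation}
where the last bound uses $|a^n-1|\le n|a-1|$ for $|a|\le1$. The first part of \eqref{eq:chi} gives $\varepsilon^2|A_\varepsilon|\le M\varepsilon^2\kappa^3\le\kappa^2$ for $|z-x_0|\le10\varepsilon$ and small $\varepsilon$, hence (H3). For (H2) we need $n\varepsilon\to0$, and this is where the hypothesis of (b) enters:
\[
\varepsilon\log\frac1\kappa\le\varepsilon\Big(\log\frac1{\kappa_0}+\log\frac1\varepsilon\Big)+18t_j\log\frac1{\psi(t_j)}\to0 .
\]

\emph{The bound \eqref{eq:step}.} Let $r_0=1/(4\sqrt M)$. Three regions cover $\mathbb{H}$, and in each the estimates hold for small $\varepsilon$.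

\emph{Region $|w|\le10$.} Here $|z-x_0|\le10\varepsilon$ and $y\le\varepsilon\eta$, so $4y^2|A_\varepsilon|\le4\eta^2\kappa^2\le\frac12\kappa\eta^211^{-4}$. The negative term in Lemma~\ref{lem:inward} absorbs this, and with \eqref{eq:Tnear} we get $4y^2|A_\varepsilon+T|\le1+C_0\kappa\mathbf{1}_{\mathrm{top}}$. If $|w-i|<\frac12$, then $y=\varepsilon(\eta-b)\ge\varepsilon/4$ and $|z+i|\le3$, so $1-|\zeta|\ge\frac29\cdot\frac\varepsilon4=\frac\varepsilon{18}$ by \eqref{eq:dist}. By monotonicity $C_0\kappa\le\frac12\psi(\varepsilon/18)\le\frac12\Phi(z)\le\alpha'\Phi(z)$.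

\emph{Region $|w|>10$, $|z-x_0|\le r_0$.} Here $4\eta^2|S|\le4|w|^2/(|w|^2-1)^2<\frac1{20}$, $4\eta^2\kappa|Q|\le K\kappa\le\frac18$ and $4y^2|A_\varepsilon|\le4r_0^2M=\frac14$. The sum is less than $1$.

\emph{Region $|z-x_0|\ge r_0$.} Here $|A_\varepsilon|\le|A|$, and $4y^2|T|\le K\varepsilon^2/r_0^2$ by \eqref{eq:Tfar}. Since $\Phi$ may be very small near the boundary, we use that $A$ itself is far below the bound there. Let $y_1=(8M)^{-1/2}$. If $y<y_1$ or $|z|>1/y_1$, then $y^2/(1+|z|^2)^2\le y_1^2$, so $4y^2|A|\le\frac12$ and the sum is at most $1$. On the compact set $\{y\ge y_1,\ |z|\le1/y_1\}$ we have $4y^2|T|\le(\alpha'-\alpha)\Phi$, and we add the bound for $A$.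

Lemma~\ref{lem:iterate} and the transfer to $\mathbb{D}$ complete the proof.
\end{proof}

\begin{remark}
Part (b) fails without monotonicity. Let $\psi(1/j)=1$ for $j=1,2,\dots$ and $\psi(t)=e^{-1/t}$ otherwise. The lower limit is $0$, but by continuity of $A$ the bound with $\psi$ implies the bound with $e^{-1/t}$, and part (a) applies.
\end{remark}

\section{Exponentially small excess: proof of Theorem~\ref{thm:sharp}(a)}\label{sec:a}

Suppose that a nontrivial solution has infinitely many zeros. They accumulate at a point of the unit circle. The hypotheses are invariant under rotations, so we may take this point to be $-1$, which is $z=0$ in the half-plane. Let $A$ and $f$ denote the transferred functions. Let $c_1=c/4$ and $\delta_0=\frac14\min(t_0,1-R_0)$. For $y<\delta_0$, \eqref{eq:dist} gives $1-|\zeta|\le4y<\min(t_0,1-R_0)$, so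
\begin{equation}\label{eq:expbound}
4y^2|A(z)|\le1+e^{-c_1/y},\qquad z\in\mathbb{H},\ |z|<\delta_0 .
\end{equation}
Also $4y^2|A|\le N$ in $\mathbb{H}$ for some $N\ge2$, since $\psi\le\psi(1)$ and $A_{\mathbb{D}}$ is bounded on compact subsets of $\mathbb{D}$.

The plan reverses the construction. Two zeros near $0$ force $A$ to be close to the rescaled $S$ near the top of their geodesic, first in the mean (Lemma~\ref{lem:rigid}) and then uniformly on a disk (Lemma~\ref{lem:uniform}). For a pair at a small scale $h$ the error is $e^{-\gamma c_1/h}$. Lemma~\ref{lem:propagate} carries this estimate up to a scale $R\gg h$, where the rescaled $S$ is negligible but a second pair of zeros requires $4y^2|A|$ to be close to $1$.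

We use the maximum principle in this form: if $W$ is analytic near the closure of a bounded domain and $\Omega$ is harmonic in the domain and continuous on its closure, then $\log|W|+\Omega$ attains its maximum on the boundary.

\subsection{Rigidity along the geodesic through two zeros}

\begin{lemma}\label{lem:rigid}
Let $\delta\le\delta_0$ and $e^{-c_1/\delta}\le10^{-4}$, and let $z_1\ne z_2$ be zeros of $f$ in $\mathbb{H}\cap\{|z|<\delta\}$. Then the geodesic through $z_1,z_2$ is a semicircle, with center $x$ and radius $h$ say, its top $x+ih$ lies on the geodesic segment from $z_1$ to $z_2$, and $h<\delta$. With $\phi=x+h\Theta$, $g=A(\phi)\phi'^2-1$ and $\beta_0=e^{-c_1/h}$,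
\[
\int_{-1}^1|g(\sigma)|\,d\sigma\le12\,\beta_0^{1/2}.
\]
\end{lemma}

\begin{proof}
Let $h$ be the height of the highest point of the closed segment. Choose the geodesic coordinate $\phi$ so that this point is $\phi(0)$, and let $\sigma_1<\sigma_2$ be the parameters of the two zeros, $\sigma_1\le0\le\sigma_2$. The segment lies in the half-disk, so $h<\delta$, $\beta_0\le10^{-4}$, $c_1/h\ge1$, and \eqref{eq:expbound} holds on it.

The height on the segment satisfies $y(\sigma)\le h\operatorname{sech}2\sigma$. On a semicircle of radius $R$ we have $y=R\operatorname{sech}2(\sigma+\sigma_0)$. If the top lies on the segment, then $\sigma_0=0$ and equality holds. Otherwise $|\sigma+\sigma_0|=|\sigma|+|\sigma_0|$ on the segment, and $\cosh(a+a')\ge\cosh a\cosh a'$ for $a,a'\ge0$ gives the bound. On a vertical line $y=he^{-2|\sigma|}\le h\operatorname{sech}2\sigma$. Since $\cosh2\sigma\ge1+2\sigma^2$,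
\[
\beta(\sigma):=e^{-c_1/y(\sigma)}\le e^{-(c_1/h)(1+2\sigma^2)}\le\beta_0e^{-2\sigma^2}.
\]
By \eqref{eq:g} and \eqref{eq:expbound}, $|1+g|\le1+\beta$, so $\nu:=\beta-\operatorname{Re}g\ge0$. The function $\nu$ measures the part of the excess that $g$ does not use. By Cauchy--Schwarz $|v(\sigma)-v(0)|^2\le|\sigma|\mathcal{E}$, so \eqref{eq:energy} gives
\[
\mathcal{E}+\int_{\sigma_1}^{\sigma_2}\nu|v|^2=\int_{\sigma_1}^{\sigma_2}\beta|v|^2\le\beta_0\int_{\mathbb{R}}e^{-2\sigma^2}\big(2|v(0)|^2+2|\sigma|\mathcal{E}\big)d\sigma\le3\beta_0|v(0)|^2+\beta_0\mathcal{E},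
\]
because $2\sqrt{\pi/2}<3$ and $\int_{\mathbb{R}}2|\sigma|e^{-2\sigma^2}d\sigma=1$. Thus $\frac12\mathcal{E}+\int\nu|v|^2\le3\beta_0|v(0)|^2$. As $\mathcal{E}>0$, we have $v(0)\ne0$, and we normalize $|v(0)|=1$. Then $\mathcal{E}\le6\beta_0$ and $|v(\sigma)|\ge1-(6\beta_0)^{1/2}\ge\frac12$ for $\sigma\in[\sigma_1,\sigma_2]\cap[-1,1]$. Since $v(\sigma_1)=v(\sigma_2)=0$, it follows that $[-1,1]\subset(\sigma_1,\sigma_2)$. The highest point is therefore interior to the segment, which is possible only at the top of a semicircle. So $\phi=x+h\Theta$, and $\int_{-1}^1\nu\le12\beta_0$.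

It remains to control $\operatorname{Im}g$, and here the bound on the modulus is used: a point of the disk $|1+g|\le1+\beta$ with nearly maximal real part has small imaginary part. Precisely,
\[
|\operatorname{Im}g|^2\le(1+\beta)^2-(1+\beta-\nu)^2\le2(1+\beta)\nu\le4\nu,\qquad|\operatorname{Re}g|\le\beta+\nu .
\]
Hence $\int_{-1}^1|g|\le14\beta_0+2(2\cdot12\beta_0)^{1/2}\le12\beta_0^{1/2}$.
\end{proof}

\begin{lemma}\label{lem:uniform}
There are absolute constants $\gamma>0$ and $r_1\in(0,\frac14]$ and a constant $K_1$ depending only on $N$ such that, in the situation of Lemma~\ref{lem:rigid} and with $S_{x,h}(z)=h^{-2}S((z-x)/h)$,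
\[
h^2|A(z)-S_{x,h}(z)|\le K_1\beta_0^\gamma\qquad\text{for }|z-(x+ih)|\le r_1h .
\]
\end{lemma}

\begin{proof}
Since $S_{x,h}(\phi)\phi'^2=1$, we have $(A-S_{x,h})(\phi)\phi'^2=g$. To turn the integral bound into a uniform one, we pass to the primitive $g_1(\xi)=\int_0^\xi g$, which satisfies $|g_1|\le12\beta_0^{1/2}<1$ on $[-1,1]$. By \eqref{eq:g}, $|g|\le1+2N$ for $|\tau|\le\pi/8$, so $|g_1|\le2+4N$ on the rectangle $|\sigma|\le1$, $|\tau|\le\pi/8$. Let
\[
\Omega(\sigma+i\tau)=\cos\frac{\pi\sigma}2\,\sinh\Big(\frac\pi2\Big(\frac\pi8-|\tau|\Big)\Big)\Big/\sinh\frac{\pi^2}{16}.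
\]
This function is harmonic in the upper half and in the lower half of the rectangle, is at most $1$ on $[-1,1]$, vanishes on the boundary of the rectangle and is positive inside. With $\ell=-\log(12\beta_0^{1/2})>0$, the function $\log|g_1|+\ell\Omega$ is at most $0$ on $[-1,1]$ and at most $\log(2+4N)$ on the boundary of the rectangle. The maximum principle in each half gives $|g_1|\le(2+4N)e^{-\ell\Omega}$. Let $2\gamma\in(0,1]$ be the minimum of $\Omega$ on $|\xi|\le\pi/16$. On this disk $|g_1|\le12(2+4N)\beta_0^\gamma$, and Cauchy's estimate gives $|g|=|g_1'|\le K_1\beta_0^\gamma$ on $|\xi|\le\pi/32$, with $K_1=\frac{32}\pi\cdot12(2+4N)$. The image of $|\xi|<\pi/32$ under $\Theta$ is an open set containing $i$, so it contains a closed disk about $i$ of some radius $r_1\le\frac14$. If $|z-(x+ih)|\le r_1h$, then $z=\phi(\xi)$ with $|\xi|<\pi/32$, and $|\phi'(\xi)|\ge2y\ge h$.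
\end{proof}

\subsection{Propagation of smallness from scale $h$ to scale $R$}

\begin{lemma}\label{lem:propagate}
Let $D$ be analytic in $\mathbb{H}$ with $4y^2|D|\le N'$. Let $x\in\mathbb{R}$, $0<h\le R/100$, $0<r_1\le\frac14$, $\Lambda\ge0$, and suppose that $h^2|D|\le N'e^{-\Lambda}$ on the disk $B=\{|z-(x+ih)|\le r_1h\}$. If $\frac R4\le\operatorname{Im}z^*\le R$ and $|\operatorname{Re}z^*-x|\le2.1R$, then
\[
4(\operatorname{Im}z^*)^2|D(z^*)|\le10^6N'\exp(-c_2\Lambda h/R),\qquad c_2=2^{-15}/\log(1+1/r_1).
\]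
\end{lemma}

\begin{proof}
The function $D$ is not bounded in $\mathbb{H}$, so we work in a disk that contains $B$ and $z^*$ and on whose boundary the growth of $D$ is cancelled by a polynomial factor. Let $\rho=16R$, $z_0=x+ih/2$, $o=z_0+i\rho$ and $\Delta=\{|z-o|<\rho\}$. Then $\overline\Delta\subset\mathbb{H}$, and with $y'=y-h/2$,
\begin{equation}\label{eq:disk}
\rho^2-|z-o|^2=2\rho y'-|z-z_0|^2 .
\end{equation}
On $B$ we have $y'\ge h/4$ and $|z-z_0|\le h$, so $B\subset\Delta$ because $\rho\ge1600h$. At $z^*$ we have $0.24R\le y'\le R$, so \eqref{eq:disk} is at least $(7.68-1-4.41)R^2\ge2R^2$. Thus $z^*\in\Delta$, and $s=(z^*-o)/\rho$ satisfies $1-|s|^2\ge\frac1{128}$. Also $z^*\notin B$, since $\operatorname{Im}z^*\ge25h$.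

Let $L=\log\big(|D(z)(z-z_0)^4|/(N'\rho^2)\big)$. On $\partial\Delta$, \eqref{eq:disk} gives $|z-z_0|^2=2\rho y'\le2\rho y$, so $|z-z_0|^4|D|\le\rho^2\cdot4y^2|D|\le N'\rho^2$ and $L\le0$. On $B$ we have $L\le\log(e^{-\Lambda}h^2/\rho^2)\le-\Lambda$.

We compare $L$ with Green's function of $\Delta$ with pole $x+ih$. Put $\hat z=(z-o)/\rho$ and $a=(x+ih-o)/\rho$, so that $|a|=1-\frac h{2\rho}$ and $\frac h{2\rho}\le1-|a|^2\le\frac h\rho$. The function $G=\log|(1-\bar a\hat z)/(\hat z-a)|$ is harmonic near $\overline\Delta\setminus\{x+ih\}$ and vanishes on $\partial\Delta$. On $\partial B$ we have $|\hat z-a|=r_1h/\rho$ and $|1-\bar a\hat z|\le1-|a|^2+|\hat z-a|\le(1+r_1)h/\rho$, so $G\le G_1:=\log(1+1/r_1)$. Hence $L+(\Lambda/G_1)G\le0$ on $\partial\Delta\cup\partial B$, and by the maximum principle in $\Delta\setminus B$. The identity $|1-\bar as|^2-|s-a|^2=(1-|a|^2)(1-|s|^2)$ and the inequality $-\log(1-t)\ge t$ give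
\[
G(z^*)=-\frac12\log\Big(1-\frac{(1-|a|^2)(1-|s|^2)}{|1-\bar as|^2}\Big)\ge\frac18\cdot\frac h{2\rho}\cdot\frac1{128}=2^{-15}\frac hR .
\]
So $L(z^*)\le-c_2\Lambda h/R$. Since $|z^*-z_0|\ge0.24R$,
\[
4(\operatorname{Im}z^*)^2|D(z^*)|\le\frac{4R^2\cdot256R^2}{(0.24R)^4}\,N'e^{L(z^*)}\le10^6N'e^{-c_2\Lambda h/R}.\qedhere
\]
\end{proof}

The factor $h/R$ in the exponent is the loss between the two scales. The lemma is useful as $h\to0$ only if $\Lambda$ grows like $1/h$, and this is what the hypothesis $\psi(t)\le e^{-c/t}$ provides. In the opposite direction, the cutoff of Section~\ref{sec:b} has size $e^{-\Lambda}$ with $\Lambda=3\log(1/\kappa)$ at scale $\varepsilon$, and it tends to $1$ at fixed scales because $\Lambda\varepsilon\to0$.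

\subsection{Two pairs of zeros at different scales}

\begin{proof}[End of the proof of Theorem~\ref{thm:sharp}(a)]
Let $c_2$ be the constant of Lemma~\ref{lem:propagate} for the $r_1$ of Lemma~\ref{lem:uniform}. Fix $\delta\le\delta_0$ so small that
\[
e^{-c_1/\delta}\le10^{-4},\qquad K_1e^{-\gamma c_1/(2\delta)}\le1,\qquad10^6(N+1)e^{-c_2\gamma c_1/(2\delta)}<\tfrac18 .
\]
Since the zeros of $f$ accumulate at $0$, there is a zero $z_1$ with $|z_1|<\delta$, and there are zeros $z_2\ne z_3$ with $|z_2|,|z_3|<\delta':=\operatorname{Im}z_1/100$.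

\emph{The large pair $z_1,z_2$.} Lemma~\ref{lem:rigid} gives a semicircle of radius $R$ with $\operatorname{Im}z_1\le R<\delta$, and $\int_{-1}^1|g|\le0.12$ for the corresponding $g$. So $|g(\sigma^*)|\le\frac12$ for some $\sigma^*\in[-1,1]$. The corresponding point $z^*$ of the semicircle satisfies, by \eqref{eq:g},
\begin{equation}\label{eq:large}
4(\operatorname{Im}z^*)^2|A(z^*)|=|1+g(\sigma^*)|\ge\tfrac12,\qquad\tfrac R4\le R\operatorname{sech}2\le\operatorname{Im}z^*\le R,\qquad|z^*-z_2|\le2R .
\end{equation}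

\emph{The small pair $z_2,z_3$.} Lemma~\ref{lem:rigid} gives a semicircle with center $x$ and radius $h$ whose top lies on the segment from $z_2$ to $z_3$, hence in $\{|z|<\delta'\}$. So $|x|,h<\delta'\le R/100$ and $|\operatorname{Re}z^*-x|\le2R+2\delta'\le2.1R$. Let $D=A-S_{x,h}$. By \eqref{eq:S}, $4y^2|D|\le N+1$ in $\mathbb{H}$. By Lemma~\ref{lem:uniform} and the choice of $\delta$, $h^2|D|\le K_1e^{-\gamma c_1/h}\le e^{-\Lambda}$ on $|z-(x+ih)|\le r_1h$, with $\Lambda=\gamma c_1/(2h)$. In Lemma~\ref{lem:propagate} the scale $h$ now cancels: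
\[
4(\operatorname{Im}z^*)^2|D(z^*)|\le10^6(N+1)e^{-c_2\gamma c_1/(2R)}<\tfrac18 .
\]
Finally $S_{x,h}(z)=h^2(z-x-h)^{-2}(z-x+h)^{-2}$ and $|z^*-x\mp h|\ge\operatorname{Im}z^*$, so
\[
4(\operatorname{Im}z^*)^2|S_{x,h}(z^*)|\le\frac{4h^2}{(\operatorname{Im}z^*)^2}\le\frac{64h^2}{R^2}<\frac18 .
\]
Together these bounds give $4(\operatorname{Im}z^*)^2|A(z^*)|<\frac14$, which contradicts \eqref{eq:large}. Hence every nontrivial solution has finitely many zeros.
\end{proof}

\begin{thebibliography}{1}

\bibitem{osc}
\emph{On oscillation of solutions of linear differential equations},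
\texttt{https://tomesphere.com/paper/1506.00009}.

\end{thebibliography}
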